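\title{Gaussian fluctuations of the vortex gas on a torus\\ down to the critical negative temperature}

\begin{abstract}
We study the canonical Gibbs measure of $N$ point vortices with random intensities on a flat two-dimensional torus, in the mean-field scaling, at inverse temperature $\beta$. Let $\beta_c<0$ be the value down to which the uniform state is the unique minimizer of the free energy. We prove that for every $\beta>\beta_c$ the linear statistics of all square-integrable test functions satisfy a central limit theorem, with covariance given by the inverse Hessian of the free energy, and that the partition function converges to an explicit infinite product. For $-8\pi<\beta<\beta_c$ the central limit theorem fails: some Fourier mode of the vorticity is not tight on the scale $\sqrt N$. The main step is a bound on the partition function that is uniform in $N$. It rests on a splitting of the Green function into a part with summable Fourier coefficients, controlled by the minimality of the uniform state,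 and a short-range part built from Dirichlet Green functions of small cells, which feels only a small effective inverse temperature.
\end{abstract}

\section{The problem and the results}\label{sec:intro}

\subsection{The vortex gas}

Let $L\subset\mathbb{R}^2$ be a lattice, $\mathbb{T}=\mathbb{R}^2/L$ the corresponding flat torus, $|\mathbb{T}|$ its area, $d$ its distance and $\ell$ the Lebesgue measure normalized to total mass one. Let $G$ be the zero-mean Green function of $-\Delta$ on $\mathbb{T}$,
\[
-\Delta_xG(x,y)=\delta_y(x)-|\mathbb{T}|^{-1},\qquad \int G(x,y)\,\ell(dx)=0 .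
\]
It depends only on $x-y$, and we write $G(x,y)=G(x-y)$. The function $G$ is real, even, smooth away from $0$, and $G(z)=-\frac1{2\pi}\log|z|+O(1)$ as $z\to0$.

A point vortex is a pair $z=(x,\gamma)$ of a position and an intensity. The intensities have a prior distribution $P\ne\delta_0$, a Borel probability measure on $[-1,1]$ with support $K$, normalized so that $\max_{\gamma\in K}|\gamma|=1$. We put $\rho_0=\ell\otimes P$ on $\mathbb{T}\times K$ and $\kappa=\int\gamma^2\,dP>0$. For $N$ vortices $z_i=(x_i,\gamma_i)$ and $\beta\in\mathbb{R}$, the energy and the averaged canonical Gibbs measure at inverse temperature $\beta$ are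
\[
\mathcal{E}_N=\frac1{2N}\sum_{i\ne j}\gamma_i\gamma_jG(x_i-x_j),\qquad
\mu_{\beta,N}=\frac{1}{Z_{\beta,N}}\,e^{-\beta\mathcal{E}_N}\,\rho_0^{\otimes N}.
\]
``Averaged'' means that the intensities are not frozen: they are reweighted together with the positions. For $\beta>-8\pi$ the partition function $Z_{\beta,N}$ is finite for all large $N$. When $\beta>0$, vortices of equal sign repel each other; when $\beta<0$, they attract each other, and the gas may prefer to form clusters.

\subsection{The free energy and the critical value}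

For probability measures $\mu,\nu$ let $H(\mu\,|\,\nu)=\int\log\frac{d\mu}{d\nu}\,d\mu\in[0,\infty]$ be the relative entropy, equal to $+\infty$ if $\mu\not\ll\nu$. For a probability measure $\rho$ on $\mathbb{T}\times K$ put $H(\rho)=H(\rho\,|\,\rho_0)$ and
\[
\mathcal{F}_\beta(\rho)=H(\rho)+\beta\,\mathcal{E}(\rho),\qquad
\mathcal{E}(\rho)=\frac12\iint\gamma\gamma'G(x-y)\,\rho(dx,d\gamma)\,\rho(dy,d\gamma'),
\]
with $\mathcal{F}_\beta(\rho)=+\infty$ when $H(\rho)=+\infty$; when $H(\rho)<\infty$ the energy integral converges absolutely, see \eqref{eq:integrable}. Heuristically, the empirical measure $\frac1N\sum_i\delta_{z_i}$ is close to $\rho$ with $\mu_{\beta,N}$-probability proportional to $e^{-N\mathcal{F}_\beta(\rho)}$. The critical points of $\mathcal{F}_\beta$ are the solutions of the mean field equation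
\[
\rho(dx,d\gamma)=Z^{-1}\exp\Big(-\beta\gamma\int G(x-y)\gamma'\rho(dy,d\gamma')\Big)\rho_0(dx,d\gamma).
\]
Since $G$ has mean zero, $\rho_0$ is a solution for every $\beta$, and $\mathcal{F}_\beta(\rho_0)=0$.

Let $\beta_c=\beta_c(P,\mathbb{T})$ be the infimum of those $\beta<0$ such that $\rho_0$ is the unique minimizer of $\mathcal{F}_{\beta'}$ for every $\beta'\in(\beta,0)$. Two consequences of this definition are all that we use: if $\beta\in(\beta_c,0)$, then $\mathcal{F}_\beta\ge0$; if $\beta<\beta_c$, then there is $\beta'\in(\beta,0)$ such that $\rho_0$ is not the unique minimizer of $\mathcal{F}_{\beta'}$. It is known that the empirical measure converges to $\rho_0$ for $\beta>0$ and for $\beta\in(\beta_c,0)$, that $\rho_0$ is no longer a minimizer for $\beta<\beta_c$, and that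
\begin{equation}\label{eq:range}
-8\pi\le\beta_c<0 .
\end{equation}
Of these facts we need only \eqref{eq:range}; the strict inequality $\beta_c>-8\pi$, asserted in \cite{posed}, is not used.

The number $8\pi$ comes from the collapse of the strongest vortices, and this is the one place where the normalization $\max|\gamma|=1$ matters beyond $|\gamma|\le1$. Let $b>8\pi$, choose $\varsigma\in K\cap\{1,-1\}$ and $\delta\in(0,1)$ with $b(1-\delta)^2>8\pi$, and let $E_\varepsilon$ be the product of a disk of small radius $\varepsilon$ with $\{\gamma\in K:\varsigma\gamma\ge1-\delta\}$. Then $\rho_0(E_\varepsilon)=c\varepsilon^2$ with $c>0$, and $\gamma\gamma'G(x-y)\ge\frac{(1-\delta)^2}{2\pi}\log\frac1\varepsilon-C$ on $E_\varepsilon\times E_\varepsilon$. Taking $\rho_\varepsilon=\rho_0(\,\cdot\,|E_\varepsilon)$ in $\mathcal{F}_{-b}$, and restricting the integral that defines $Z_{-b,N}$ to $E_\varepsilon^N$, we get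
\begin{equation}\label{eq:collapse}
\mathcal{F}_{-b}(\rho_\varepsilon)\le\Big(2-\frac{b(1-\delta)^2}{4\pi}\Big)\log\frac1\varepsilon+C,\qquad
Z_{-b,N}\ge c_N\,\varepsilon^{\,2N-(N-1)b(1-\delta)^2/(4\pi)} .
\end{equation}
Letting $\varepsilon\to0$, we see that $\mathcal{F}_{-b}$ is unbounded below, which gives $\beta_c\ge-8\pi$, and that $Z_{-b,N}=\infty$ for large $N$. The other half of \eqref{eq:range} is verified in Remark~\ref{rem:negative}.

\subsection{The question}

For $f\in L^2(\rho_0)$ real, let $\bar f=\int f\,d\rho_0$ and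
\[
X_N(f)=\frac1{\sqrt N}\sum_{i=1}^N\big(f(x_i,\gamma_i)-\bar f\big).
\]
At $\beta=0$ the vortices are independent and $X_N(f)$ is asymptotically normal with variance $\|f-\bar f\|^2_{L^2(\rho_0)}$. To guess the variance for $\beta\ne0$, expand $\mathcal{F}_\beta$ at $\rho_0$. Let $T$ be the bounded self-adjoint operator on $L^2(\rho_0)$ given by
\[
(Th)(x,\gamma)=\gamma\int G(x-y)\,\gamma'h(y,\gamma')\,\rho_0(dy,d\gamma').
\]
For bounded real $h$ with $\bar h=0$, since $T1=0$,
\[
\mathcal{F}_\beta\big((1+\varepsilon h)\rho_0\big)=\frac{\varepsilon^2}2\langle(I+\beta T)h,h\rangle+O(\varepsilon^3).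
\]
With $\varepsilon=N^{-1/2}$ the weight $e^{-N\mathcal{F}_\beta}$ becomes a Gaussian weight with inverse covariance $I+\beta T$. One is led to the covariance
\[
\Sigma_\beta(f,g)=\big\langle(I+\beta T)^{-1}(f-\bar f),\,g-\bar g\big\rangle_{L^2(\rho_0)},
\]
defined whenever $I+\beta T$ is invertible. It is the torus analogue of the covariance in the known Gaussian central limit theorem for $\beta>0$, which is proved for neutral gases in a disk. In \cite{posed} it is stated as an open problem to prove any fluctuation result for $\beta<0$, and it is asked whether the central limit theorem holds up to $\beta_c$. We take the question in the following form.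

\medskip
\noindent\emph{Let $\beta\in(\beta_c,0)$ and let $f:\mathbb{T}\times K\to\mathbb{R}$ be jointly continuous together with all its $x$-derivatives. Does $X_N(f)$ under $\mu_{\beta,N}$ converge in law to a centered Gaussian variable with variance $\Sigma_\beta(f,f)$?}

\subsection{Results}

The answer is yes. Let $L^*=\{k\in\mathbb{R}^2:k\cdot v\in\mathbb{Z}\text{ for all }v\in L\}$ be the dual lattice and $g_k=(4\pi^2|k|^2|\mathbb{T}|)^{-1}$ for $k\in L^*\setminus\{0\}$. We write $\Rightarrow$ for convergence in law.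

\begin{theorem}\label{thm:A}
Let $\beta\in(\beta_c,0)$. Then $I+\beta T$ is positive definite and invertible, and the following hold as $N\to\infty$.
\begin{enumerate}
\item[(i)] For every real $f\in L^2(\rho_0)$, $X_N(f)\Rightarrow\mathcal{N}(0,\Sigma_\beta(f,f))$ under $\mu_{\beta,N}$, jointly in finitely many $f$.
\item[(ii)] If $f$ is bounded, then $\mathbb{E}_{\mu_{\beta,N}}e^{sX_N(f)}\to e^{s^2\Sigma_\beta(f,f)/2}$ for all $s\in\mathbb{R}$.
\item[(iii)] For some $N_0$,
\[
Z_{\beta,N}\to\prod_{k\in L^*\setminus\{0\}}\frac{e^{\beta\kappa g_k/2}}{\sqrt{1+\beta\kappa g_k}}\in(0,\infty),\qquad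
\sup_{N\ge N_0}H\big(\mu_{\beta,N}\,|\,\rho_0^{\otimes N}\big)<\infty .
\]
\end{enumerate}
\end{theorem}

\begin{theorem}\label{thm:B}
\begin{enumerate}
\item[(a)] The conclusions of Theorem~\ref{thm:A} hold for all $\beta\ge0$, hence for all $\beta>\beta_c$.
\item[(b)] If $-8\pi<\beta<\beta_c$, there are $k\in L^*\setminus\{0\}$ and $f\in\{\gamma\cos(2\pi k\cdot x),\ \gamma\sin(2\pi k\cdot x)\}$ such that $X_N(f)$ under $\mu_{\beta,N}$ is not tight. In particular the central limit theorem fails.
\end{enumerate}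
\end{theorem}

So within $(-8\pi,\infty)$ the value $\beta_c$ is the threshold for Gaussian fluctuations. We make no claim at $\beta=\beta_c$.

The proof has a soft half and a hard half. Under $\rho_0^{\otimes N}$ the energy $\mathcal{E}_N$ is of order one and has an explicit limit law jointly with $X_N(f)$; a bound on $Z_{\beta,N}$ that is uniform in $N$ transfers this limit to the Gibbs measure (Section~\ref{sec:reduction}). The uniform bound for all $\beta\in(\beta_c,0)$ is the main point and occupies Sections~\ref{sec:minimality}--\ref{sec:uniform}. Section~\ref{sec:onemode} shows both halves on an interaction with a single Fourier mode. Theorem~\ref{thm:B} is proved in Sections~\ref{sec:positive} and~\ref{sec:failure}.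

\section{Notation and tools}\label{sec:tools}

Throughout, $b_c=|\beta_c|\in(0,8\pi]$, and constants $C,c$ may change from line to line but never depend on $N$.

\subsection{The spectra of $G$ and $T$}

The functions $e_k(x)=e^{2\pi ik\cdot x}$, $k\in L^*$, form an orthonormal basis of $L^2(\ell)$, and $\hat h_k=\int h\bar e_k\,d\ell$. Testing the equation for $G$ against $\bar e_k$ gives $\hat G_0=0$ and $\hat G_k=g_k$ for $k\ne0$. Fix $r_0\in(0,1]$ such that disks of radius $3r_0$ embed in $\mathbb{T}$. The function $h_0(z)=G(z)+\frac1{2\pi}\log|z|$ solves $\Delta h_0=|\mathbb{T}|^{-1}$ in the sense of distributions in $\{|z|<3r_0\}$, so it is smooth there. Hence $G\in L^2(\ell)$, that is $\sum g_k^2<\infty$, and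
\begin{equation}\label{eq:Gamma}
\Gamma(c):=\int e^{c|G|}\,d\ell<\infty\qquad\text{for }0\le c<4\pi,
\end{equation}
because $|z|^{-c/(2\pi)}$ is locally integrable in the plane. On the other hand $\sum g_k=\infty$. We put $G^M=\sum_{0<|k|\le M}g_ke_k$, so that $\|G-G^M\|_{L^2(\ell)}\to0$ as $M\to\infty$.

Let $\langle f,h\rangle=\int f\bar h\,d\rho_0$ and $\psi_k=\gamma e_k(x)/\sqrt\kappa$ for $k\ne0$. The $\psi_k$ are orthonormal and orthogonal to the constants, and expanding $G$ in the definition of $T$ gives $Th=\sum_{k\ne0}\kappa g_k\langle h,\psi_k\rangle\psi_k$. So $I+\beta T$ has the eigenvalue $1+\beta\kappa g_k$ on $\psi_k$ and is the identity on the orthogonal complement of the $\psi_k$. When it is invertible, for real $f$ with $f_k=\langle f,\psi_k\rangle$,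
\begin{equation}\label{eq:Sigma}
\Sigma_\beta(f,f)=\|f^\perp\|^2+\sum_{k\ne0}\frac{|f_k|^2}{1+\beta\kappa g_k},\qquad f^\perp=f-\bar f-\sum_{k\ne0}f_k\psi_k .
\end{equation}
The interaction changes only the fluctuations of the Fourier modes of the vorticity $\sum_i\gamma_i\delta_{x_i}$; at negative $\beta$ it enlarges them.

\subsection{Energies under the product measure}

The symbols $\mathbb{P}$ and $\mathbb{E}$ refer to $z_1,\dots,z_N$ independent with law $\rho_0$, so $Z_{\beta,N}=\mathbb{E}e^{-\beta\mathcal{E}_N}$. For a symmetric kernel $J$ on $\mathbb{T}$ let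
\[
\mathcal{E}_N[J]=\frac1{2N}\sum_{i\ne j}\gamma_i\gamma_jJ(x_i,x_j),\qquad
A_k=\frac1{\sqrt N}\sum_i\gamma_ie_k(x_i),\qquad
\kappa_N=\frac1N\sum_i\gamma_i^2\in[0,1].
\]
Thus $\mathcal{E}_N=\mathcal{E}_N[G]$, and we write $W_{ij}=\gamma_i\gamma_jG(x_i-x_j)$. Since $\frac1N\sum_{i,j}\gamma_i\gamma_je_k(x_i-x_j)=|A_k|^2$ and the terms $i=j$ sum to $\kappa_N$,
\begin{equation}\label{eq:diag}
\mathcal{E}_N[J]=\frac12\sum_ka_k\big(|A_k|^2-\kappa_N\big)\qquad\text{if }J(x,y)=\sum_ka_ke_k(x-y),\quad\sum_k|a_k|<\infty .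
\end{equation}
A symmetric kernel $w$ on a probability space $(\mathcal{Z},\nu)$ is \emph{canonical} if $\int w(z,z')\,\nu(dz')=0$ for all $z$. If $J=J(x-y)$ is real, even, in $L^2(\ell)$ and $\hat J_0=0$, then $\gamma\gamma'J(x-y)$ is canonical for $\rho_0$. The terms of $\mathcal{E}_N[J]$ that belong to two different pairs $\{i,j\}$ are then orthogonal, because some index occurs in only one of the pairs and can be integrated out. Hence
\begin{equation}\label{eq:variance}
\mathbb{E}\,\mathcal{E}_N[J]=0,\qquad \mathbb{E}\,\mathcal{E}_N[J]^2=\frac1{N^2}\binom N2\kappa^2\|J\|^2_{L^2(\ell)}\le\frac{\kappa^2}2\|J\|^2_{L^2(\ell)} .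
\end{equation}
In particular $Z_{\beta,N}\ge1$ for all $\beta$ by Jensen's inequality.

\subsection{Standard facts}

\begin{enumerate}
\item[(F1)] \emph{Entropy inequality.} $H(\mu\,|\,\nu)=0$ only if $\mu=\nu$, and $H(\mu^{\otimes n}|\nu^{\otimes n})=nH(\mu\,|\,\nu)$. If $H(\mu\,|\,\nu)<\infty$ and $\phi\ge0$ or $\phi\in L^1(\mu)$, then $\int\phi\,d\mu\le H(\mu\,|\,\nu)+\log\int e^\phi d\nu$. This is Jensen's inequality applied to $\int e^\phi d\nu\ge\int e^{\phi-\log(d\mu/d\nu)}d\mu$.
\item[(F2)] \emph{Hoeffding's lemma.} If $\mathbb{E}Y=0$ and $|Y|\le a$, then $\mathbb{E}e^{sY}\le e^{s^2a^2/2}$ for real $s$.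
\item[(F3)] \emph{McDiarmid's inequality.} If $F$ is a function of $n$ independent variables that changes by at most $a$ when one variable is changed, then $\mathbb{P}(F-\mathbb{E}F\ge t)\le e^{-2t^2/(na^2)}$ for $t\ge0$. For sums this is Hoeffding's inequality.
\item[(F4)] If $Y\ge0$, $\mathbb{P}(Y\ge t)\le C'e^{-at^2}$ for $t>0$ and $0\le\lambda<a$, then $\mathbb{E}e^{\lambda Y^2}=1+\int_0^\infty2\lambda te^{\lambda t^2}\mathbb{P}(Y\ge t)\,dt\le1+\frac{C'\lambda}{a-\lambda}$.
\item[(F5)] \emph{Uniform integrability.} If $Y_N\Rightarrow Y$ in $\mathbb{R}^d$, $h$ is continuous and $\sup_N\mathbb{E}|h(Y_N)|^\lambda<\infty$ for some $\lambda>1$, then $\mathbb{E}h(Y_N)\to\mathbb{E}h(Y)$.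
\item[(F6)] \cite[Thm.~3.2]{billingsley} If $Y_N^M\Rightarrow Y^M$ as $N\to\infty$, $Y^M\Rightarrow Y$ as $M\to\infty$, and $\lim_M\limsup_N\mathbb{P}(|Y_N^M-Y_N|\ge\epsilon)=0$ for all $\epsilon>0$, then $Y_N\Rightarrow Y$.
\item[(F7)] A \emph{standard complex Gaussian} $\zeta$ has density $\pi^{-1}e^{-|\zeta|^2}$ on $\mathbb{C}$. For $a\in\mathbb{C}$, $2\operatorname{Re}(a\zeta)$ is centered normal with variance $2|a|^2$, so $\mathbb{E}e^{2\operatorname{Re}(a\zeta)}=e^{|a|^2}$. For $t<1$ the weight $e^{t|\zeta|^2}$ has mass $(1-t)^{-1}$ and turns the law of $\zeta$ into that of $(1-t)^{-1/2}\zeta$; hence for real $u$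
\[
\mathbb{E}\,e^{t|\zeta|^2+2iu\operatorname{Re}(a\zeta)}=\frac1{1-t}\exp\Big(-\frac{u^2|a|^2}{1-t}\Big).
\]
\end{enumerate}
By (F1) applied to $\rho\otimes\rho$ and by \eqref{eq:Gamma},
\begin{equation}\label{eq:integrable}
c\iint|G(x-y)|\,d\rho\,d\rho\le2H(\rho)+\log\Gamma(c)\qquad(0<c<4\pi).
\end{equation}

\section{An interaction with one mode}\label{sec:onemode}

Fix $k\ne0$, replace $G$ by $J=g_k(e_k+e_{-k})$, and let $\beta=-b<0$ and $t=b\kappa g_k$. By \eqref{eq:diag} and $|A_{-k}|=|A_k|$,
\[
b\,\mathcal{E}_N[J]=bg_k\big(|A_k|^2-\kappa_N\big).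
\]

\emph{The limit.} Under $\mathbb{P}$ the central limit theorem in $\mathbb{R}^2$ gives $A_k/\sqrt\kappa\Rightarrow\zeta$, a standard complex Gaussian, and $\kappa_N\to\kappa$. So $b\,\mathcal{E}_N[J]\Rightarrow t(|\zeta|^2-1)$. The energy is a sum of $N(N-1)$ terms of size $1/N$, but it is of order one because the kernel is canonical. If one may pass to the limit in the Gibbs weight, then by (F7) the partition function tends to $e^{-t}/(1-t)$ and, under the Gibbs measure, $A_k/\sqrt\kappa\Rightarrow(1-t)^{-1/2}\zeta$. This is the factor $(1+\beta\kappa g_k)^{-1}$ in \eqref{eq:Sigma}. By (F5), one may pass to the limit as soon as the partition function stays bounded at a slightly larger $b$.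

\emph{The bound.} Since $0\le\kappa_N\le1$, it is enough to study $\mathbb{E}e^{bg_k|A_k|^2}$. By (F7), $e^{bg_k|A_k|^2}$ is the average over $\zeta$ of $\exp\big(2\sqrt{bg_k}\operatorname{Re}(\zeta A_k)\big)$, which is a product of functions of the single $z_i$. Put
\[
\Lambda(a)=\log\int e^{2\gamma\operatorname{Re}(ae_k(x))}\,d\rho_0=\log\sum_{j\ge0}\frac{|a|^{2j}}{(j!)^2}\int\gamma^{2j}\,dP ,
\]
where the series comes from expanding $e^{\gamma ae_k}e^{\gamma\bar a\bar e_k}$ and using orthogonality. Integrating first over the $z_i$ and substituting $a=\sqrt{bg_k/N}\,\zeta$,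
\[
\mathbb{E}\,e^{bg_k|A_k|^2}=\frac{N}{\pi bg_k}\int_{\mathbb{C}}\exp\Big(N\Big[\Lambda(a)-\frac{|a|^2}{bg_k}\Big]\Big)\,da .
\]
If $\Lambda(a)\le|a|^2/(b'g_k)$ for all $a$ and some $b'>b$, the right side is at most $(1-b/b')^{-1}$ for every $N$. If $\Lambda(a_0)>|a_0|^2/(bg_k)$ for some $a_0$, it grows exponentially in $N$, by continuity of $\Lambda$.

\emph{Local versus global.} If $|\gamma|=1$ almost surely, then $\kappa=1$ and $\Lambda(a)\le|a|^2$ because $(j!)^2\ge j!$; the partition function is bounded for all $t<1$. In general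
\[
\Lambda(a)=\kappa|a|^2+\tfrac14\Big(\int\gamma^4dP-2\kappa^2\Big)|a|^4+O(|a|^6).
\]
If $\int\gamma^4dP>2\kappa^2$, for instance $P=(1-\epsilon)\delta_0+\epsilon\delta_1$ with $\epsilon<\frac12$, then $\Lambda(a_0)>\kappa|a_0|^2$ for some small $a_0$, and the partition function grows exponentially when $t<1$ is close to $1$, although the candidate variance $(1-t)^{-1}$ is finite. What is needed is therefore not the positivity of the Hessian but the global inequality for $\Lambda$. Lemma~\ref{lem:dual} shows that this inequality follows from the minimality of $\rho_0$.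

\section{Reduction to a bound on the partition function}\label{sec:reduction}

The first half of Section~\ref{sec:onemode} extends to the full kernel, for either sign of $\beta$. Because $\sum g_k=\infty$, formula \eqref{eq:diag} does not apply to $G$; but only the centered variables $|A_k|^2-\kappa_N$ enter, and for these $\sum g_k^2<\infty$ suffices.

\begin{proposition}\label{prop:reduction}
Let $\beta\in\mathbb{R}$, $\lambda>1$ and $N_0\ge1$ satisfy
\[
\sup_{k\ne0}\,(-\lambda\beta\kappa g_k)<1,\qquad\sup_{N\ge N_0}Z_{\lambda\beta,N}<\infty .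
\]
Then all conclusions of Theorem~\ref{thm:A} hold at $\beta$.
\end{proposition}

\begin{proof}
Let $t_k=-\beta\kappa g_k$ and $U_N=-\beta\mathcal{E}_N$, so that $\mathbb{E}e^{\lambda U_N}=Z_{\lambda\beta,N}$ is bounded for $N\ge N_0$. Then $\sum t_k^2<\infty$, $\sup_k\lambda t_k<1$ and $\sup_kt_k<1$. The eigenvalues $1-t_k$ of $I+\beta T$ are bounded below by a positive number, so $I+\beta T$ is positive definite and invertible.

\emph{Step 1: the joint limit under $\mathbb{P}$.} Let $h\mapsto\xi(h)$ be a linear map from the real space $L^2(\rho_0)$ to centered jointly Gaussian variables with $\mathbb{E}\xi(h)\xi(h')=\langle h,h'\rangle$, extended to complex $h$ by linearity. Let $f$ be real, $X=\xi(f-\bar f)$ and $\zeta_k=\xi(\psi_k)$, so $\zeta_{-k}=\bar\zeta_k$. Let $\mathcal{H}\subset L^*\setminus\{0\}$ contain exactly one element of each pair $\pm k$. The functions $\operatorname{Re}\psi_k,\operatorname{Im}\psi_k$, $k\in\mathcal{H}$, are orthogonal with squared norm $\frac12$, so the $\zeta_k$, $k\in\mathcal{H}$,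 are independent standard complex Gaussians. By \eqref{eq:diag},
\[
U_N^M:=-\beta\,\mathcal{E}_N[G^M]=\sum_{k\in\mathcal{H},\,|k|\le M}t_k\Big(\frac{|A_k|^2}\kappa-\frac{\kappa_N}\kappa\Big).
\]
Since $A_k/\sqrt\kappa=N^{-1/2}\sum_i\psi_k(z_i)$ with $\int\psi_k\,d\rho_0=0$, the multivariate central limit theorem and the law of large numbers give $(X_N(f),U_N^M)\Rightarrow(X,U^M)$, where $U^M=\sum_{k\in\mathcal{H},|k|\le M}t_k(|\zeta_k|^2-1)$. The variables $|\zeta_k|^2-1$ are independent and centered with variance $1$, so $U^M$ converges in $L^2$ to some $U$. By \eqref{eq:variance}, $\mathbb{E}|U_N-U_N^M|^2\le\frac12\beta^2\kappa^2\|G-G^M\|_{L^2(\ell)}^2$, which tends to $0$ uniformly in $N$. By (F6), $(X_N(f),U_N)\Rightarrow(X,U)$.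

\emph{Step 2: passage to the Gibbs measure.} By (F5), for real $u$,
\[
Z_{\beta,N}=\mathbb{E}e^{U_N}\to\mathbb{E}e^U,\qquad
\mathbb{E}_{\mu_{\beta,N}}e^{iuX_N(f)}=\frac{\mathbb{E}\,e^{iuX_N(f)+U_N}}{\mathbb{E}\,e^{U_N}}\to\frac{\mathbb{E}\,e^{iuX+U}}{\mathbb{E}\,e^U}.
\]

\emph{Step 3: the Gaussian computation.} As $f$ is real, $f_{-k}\psi_{-k}=\overline{f_k\psi_k}$. So $f^\perp$ in \eqref{eq:Sigma} is real and $X=\xi(f^\perp)+\sum_{k\in\mathcal{H}}2\operatorname{Re}(f_k\zeta_k)$, with convergence in $L^2$. Since $f^\perp$ is orthogonal to all $\psi_{\pm k}$, the variable $\xi(f^\perp)$ is independent of $(\zeta_k)$. By independence and (F7),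
\[
\mathbb{E}\,e^{iuX+U^M}=e^{-u^2\|f^\perp\|^2/2}\prod_{k\in\mathcal{H},\,|k|\le M}\frac{e^{-t_k}}{1-t_k}\exp\Big(-\frac{u^2|f_k|^2}{1-t_k}\Big)\prod_{k\in\mathcal{H},\,|k|>M}e^{-u^2|f_k|^2}.
\]
For $x_0\in[0,1)$ and $x\le x_0$ we have $0\le-x-\log(1-x)\le\frac{x^2}{2(1-x_0)}$. Hence $\mathbb{E}e^{\lambda U^M}=\prod_{k\in\mathcal{H},|k|\le M}e^{-\lambda t_k}/(1-\lambda t_k)$ is bounded in $M$, and (F5) allows $M\to\infty$ in the last display. Each $k\in\mathcal{H}$ stands for the two indices $\pm k$. With $u=0$ we obtain $\mathbb{E}e^U=\prod_{k\ne0}e^{-t_k/2}(1-t_k)^{-1/2}\in[1,\infty)$, which is the limit in (iii); dividing by it and comparing with \eqref{eq:Sigma} we obtain $\mathbb{E}e^{iuX+U}/\mathbb{E}e^U=e^{-u^2\Sigma_\beta(f,f)/2}$. This proves (i) for one $f$. Since $X_N$ is linear in $f$ and $\Sigma_\beta$ is bilinear and symmetric, the Cram\'er--Wold device (a sequence of random vectors converges in law if all linear combinations of the coordinates do) gives joint convergence to the centered Gaussian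 vector with covariance $\Sigma_\beta$.

\emph{Step 4: Laplace transform and entropy.} Let $|f-\bar f|\le a$. By (F2), $\mathbb{E}e^{sX_N(f)}\le e^{s^2a^2/2}$ for all real $s$. With $\frac1\lambda+\frac1{\lambda'}=1$, $Z_{\beta,N}\ge1$ and H\"older's inequality give
\[
\mathbb{E}_{\mu_{\beta,N}}e^{2sX_N(f)}\le\mathbb{E}\,e^{2sX_N(f)+U_N}\le e^{2\lambda's^2a^2}Z_{\lambda\beta,N}^{1/\lambda}\le C .
\]
So (ii) follows from (i) and (F5) applied under $\mu_{\beta,N}$. Finally $ue^u\le C_\lambda e^{\lambda u}$ for all real $u$, and therefore $H(\mu_{\beta,N}|\rho_0^{\otimes N})=Z_{\beta,N}^{-1}\mathbb{E}[U_Ne^{U_N}]-\log Z_{\beta,N}\le C_\lambda Z_{\lambda\beta,N}$.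
\end{proof}

From now on, until Section~\ref{sec:positive}, we take $\beta=-b<0$ and write $Z_N(b)=Z_{-b,N}=\mathbb{E}e^{b\mathcal{E}_N}$ and $\Phi_N(b)=\log Z_N(b)$. The goal is $\sup_NZ_N(b)<\infty$ for $0<b<b_c$.

\section{Minimality controls finitely many modes}\label{sec:minimality}

The next lemma is the only place where the hypothesis $\beta>\beta_c$ enters the proof of Theorem~\ref{thm:A} through the free energy. It uses $\mathcal{F}_{-b'}\ge0$ and not the uniqueness of the minimizer.

\begin{lemma}\label{lem:dual}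
Let $0<b'<b_c$ and let $\varphi$ be a real trigonometric polynomial on $\mathbb{T}$ with $\hat\varphi_0=0$. Then
\[
\log\int e^{\gamma\varphi(x)}\,d\rho_0\le\frac1{2b'}D(\varphi),\qquad D(\varphi)=\sum_{k\ne0}\frac{|\hat\varphi_k|^2}{g_k}.
\]
Consequently $b'\kappa g_k\le1$ for all $k\ne0$.
\end{lemma}

\begin{proof}
Test $\mathcal{F}_{-b'}\ge0$ on $\rho=\mathcal{Z}^{-1}e^{\gamma\varphi}\rho_0$, $\mathcal{Z}=\int e^{\gamma\varphi}d\rho_0$. Let $\omega(x)=\mathcal{Z}^{-1}\int\gamma e^{\gamma\varphi(x)}P(d\gamma)$ be the vorticity of $\rho$, a bounded real function. Then $H(\rho)=\int\varphi\,\omega\,d\ell-\log\mathcal{Z}$ and $\mathcal{E}(\rho)=\frac12\sum_{k\ne0}g_k|\hat\omega_k|^2$. So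
\[
\log\mathcal{Z}\le\sum_{k\ne0}\Big(\operatorname{Re}\big(\hat\varphi_k\overline{\hat\omega_k}\big)-\frac{b'g_k}2|\hat\omega_k|^2\Big)\le\sum_{k\ne0}\frac{|\hat\varphi_k|^2}{2b'g_k},
\]
by $xy-\frac a2y^2\le\frac{x^2}{2a}$. For $\varphi=2\operatorname{Re}(ae_k)$ the inequality reads $\Lambda(a)\le|a|^2/(b'g_k)$ with $\Lambda$ as in Section~\ref{sec:onemode}. Since $\Lambda(a)=\kappa|a|^2+O(|a|^4)$, letting $a\to0$ gives $\kappa\le(b'g_k)^{-1}$.
\end{proof}

\begin{remark}\label{rem:thin}
Let $g_{\max}=\max_kg_k$. Lemma~\ref{lem:dual} gives $b_c\le(\kappa g_{\max})^{-1}$. For $L=a\mathbb{Z}\times a^{-1}\mathbb{Z}$, $a\ge1$, one has $g_{\max}=a^2/(4\pi^2)$, so $b_c<8\pi$ when $a^2>\pi/(2\kappa)$, and the range of $\beta$ in Theorem~\ref{thm:B}(b) is then not empty. If moreover $\int\gamma^4dP>2\kappa^2$, then $b_c\kappa g_{\max}\le\kappa|a_0|^2/\Lambda(a_0)<1$ with $a_0$ from Section~\ref{sec:onemode}. For $b_c<b<(\kappa g_{\max})^{-1}$ the operator $I-bT$ is still positive definite, yet the central limit theorem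 fails at $\beta=-b$ by Theorem~\ref{thm:B}(b).
\end{remark}

\begin{lemma}\label{lem:modes}
Let $0<b<b'<b_c$, let $\Omega\subset L^*\setminus\{0\}$ be finite with $\Omega=-\Omega$, and let $0\le a_k=a_{-k}\le g_k$. Then for all $N$
\[
\mathbb{E}\exp\Big(\frac b2\sum_{k\in\Omega}a_k|A_k|^2\Big)\le\Big(1-\frac b{b'}\Big)^{-|\Omega|/2}.
\]
\end{lemma}

\begin{proof}
Let $\Omega_+$ contain one element of each pair $\pm k$ in $\Omega$. Let $\zeta_k$, $k\in\Omega_+$, be independent standard complex Gaussians, independent of the $z_i$, with expectation $\mathbb{E}_\zeta$, and let $\varphi=\sum_{k\in\Omega_+}2\operatorname{Re}(\sqrt{ba_k}\,\zeta_ke_k)$. Then $N^{-1/2}\sum_i\gamma_i\varphi(x_i)=\sum_{\Omega_+}2\operatorname{Re}(\sqrt{ba_k}A_k\zeta_k)$, and by (F7) the $\mathbb{E}_\zeta$-average of its exponential is $\exp(b\sum_{\Omega_+}a_k|A_k|^2)=\exp(\frac b2\sum_\Omega a_k|A_k|^2)$. By Fubini's theorem and Lemma~\ref{lem:dual} applied to $\varphi/\sqrt N$, the left side of the claim equals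
\[
\mathbb{E}_\zeta\Big(\int e^{\gamma\varphi/\sqrt N}d\rho_0\Big)^N\le\mathbb{E}_\zeta\,e^{D(\varphi)/(2b')} .
\]
The factor $N$ cancels because $D$ is quadratic. Now $D(\varphi)=2\sum_{\Omega_+}ba_k|\zeta_k|^2/g_k\le2b\sum_{\Omega_+}|\zeta_k|^2$, and $\mathbb{E}_\zeta e^{(b/b')|\zeta_k|^2}=(1-b/b')^{-1}$.
\end{proof}

The bound deteriorates with the number of modes, so the high modes need another argument. The natural attempt is H\"older's inequality for $G=G^M+(G-G^M)$ with exponents $p$ and $q$. Lemma~\ref{lem:modes} needs $pb<b_c$, so $p$ is close to $1$ and $q$ is large when $b$ is close to $b_c$. The remainder $G-G^M$ is small in $L^2$, but it differs from $G$ by a bounded function; once $qb>8\pi$, the second estimate in \eqref{eq:collapse} shows that $\mathbb{E}e^{qb\mathcal{E}_N[G-G^M]}=\infty$ for large $N$. The divergence comes from configurations in which all vortices are close together. We therefore split $G$ in physical space: $G=S+R$, where $R$ carries the whole logarithmic singularity and is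 an average of kernels that couple only vortices in the same cell of a grid with $m^2$ cells. As long as a cell holds $n\approx N/m^2$ vortices, the coupling $qb/N$ is that of a mean-field gas of $n$ vortices at inverse temperature about $qb/m^2$, which is small when $m$ is large (Section~\ref{sec:weak}). The event that some cell is overcrowded has exponentially small probability and is handled by the cruder bound $Z_N=e^{o(N)}$ (Section~\ref{sec:subexp}).

\section{A cell decomposition of the Green function}\label{sec:cells}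

We need $S=G-R$ to be translation invariant with $0\le\hat S_k\le g_k$, so that Lemma~\ref{lem:modes} applies to its low modes, and with $\sum\hat S_k<\infty$, so that its high modes are small in the uniform norm. We need the cell kernels to be canonical. The following principle produces such kernels. For bounded $h$ of mean zero and $-\Delta\Psi=h$,
\[
\iint G(x-y)\bar h(x)h(y)\,dx\,dy=\int|\nabla\Psi|^2=\max_{u\in H^1(\mathbb{T})}\Big(2\operatorname{Re}\int h\bar u-\int|\nabla u|^2\Big),
\]
and restricting the maximum to a subspace gives a quadratic form between $0$ and that of $G$. We take the subspace of functions that vanish on the grid lines, which decouples the cells, and have mean zero on each cell, which makes the kernel canonical.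

\subsection{The construction}

Let $v_1,v_2$ be a basis of $L$, $Q=\{s_1v_1+s_2v_2:s\in(0,1)^2\}$ and $Q'$ the same set with $s\in[0,1)^2$. Let $G_Q$ be the Dirichlet Green function of $-\Delta$ on $Q$ with respect to Lebesgue measure. We recall the standard facts. The function $G_Q$ is symmetric and nonnegative. For bounded $h$ the potential $u=\int_QG_Q(\cdot,y)h(y)\,dy$ is the weak solution in $H_0^1(Q)$ of $-\Delta u=h$, that is $\int\nabla u\cdot\nabla\bar\phi=\int h\bar\phi$ for all $\phi\in H_0^1(Q)$, where $H^1_0(Q)$ is the $H^1$-closure of $C_c^\infty(Q)$. Dirichlet Green functions increase with the domain, and that of the disk of radius $\varrho$ with pole at its center $y$ is $\frac1{2\pi}\log\frac\varrho{|x-y|}$. Comparing $Q$ with the disks about $y$ of radii $\delta(y)=\operatorname{dist}(y,\partial Q)$ and $\operatorname{diam}Q$ gives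
\begin{equation}\label{eq:GQ}
\frac1{2\pi}\log^+\frac{\delta(y)}{|x-y|}\le G_Q(x,y)\le\frac1{2\pi}\log\frac{\operatorname{diam}Q}{|x-y|}\qquad(x\ne y\text{ in }Q).
\end{equation}
Let $v(x)=\int_QG_Q(x,y)\,dy$, the solution with right side $1$; by \eqref{eq:GQ} it is bounded and positive. Put
\[
r(x,y)=G_Q(x,y)-\frac{v(x)v(y)}{\int_Qv}\quad(x\ne y),\qquad r(x,x)=0 .
\]
Then $r$ is symmetric, $\int_Qr(x,y)\,dy=v(x)-v(x)=0$, and with $C_1=(\sup v)^2/\int_Qv$,
\begin{equation}\label{eq:r}
r\ge G_Q-C_1\ge-C_1,\qquad|r(x,y)|\le C_1+\frac1{2\pi}\log\frac{\operatorname{diam}Q}{|x-y|}\qquad(x\neq y).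
\end{equation}

Let $m\ge2$ be an integer and $\tau\in\mathbb{T}$. The sets $Q_c^\tau=c+\tau+m^{-1}Q'$, $c\in m^{-1}L/L$, partition $\mathbb{T}$ into $m^2$ cells of $\ell$-measure $m^{-2}$. A point $x\in Q_c^\tau$ has the \emph{local coordinate} $\tilde x\in Q'$ defined by $x=c+\tau+m^{-1}\tilde x$. Let $R^\tau(x,y)=r(\tilde x,\tilde y)$ if $x$ and $y$ lie in the interior of the same cell, and $R^\tau(x,y)=0$ otherwise.

The kernel $G-R^\tau$ is not translation invariant, and it is unbounded near the grid lines, since $R^\tau(x,y)=0$ for close points on opposite sides of a line. Averaging over the position of the grid removes both defects. Let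
\[
R(x,y)=\int R^\tau(x,y)\,\ell(d\tau).
\]
For $x\ne y$ in one cell, $|\tilde x-\tilde y|\ge m\,d(x,y)$, so \eqref{eq:r} gives $|R^\tau(x,y)|\le C_1+\frac1{2\pi}\log^+\frac{\operatorname{diam}Q}{m\,d(x,y)}$ for all $\tau$. Thus $R$ is defined off the diagonal and symmetric. Since $R^{\tau+h}(x+h,y+h)=R^\tau(x,y)$, it is translation invariant: $R(x,y)=R(x-y)$ with $R$ real, even, in $L^2(\ell)$, and $R\ge-C_1$.

\subsection{The long-range part}

\begin{lemma}\label{lem:S}
Let $S=G-R$ and $s_k=\hat S_k$. Then $s_0=0$, $0\le s_k=s_{-k}\le g_k$ for $k\ne0$, and $s_*:=\sum_ks_k<\infty$.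
\end{lemma}

\begin{proof}
Since $\int R^\tau(x,y)\,dy=0$ for all $x$ and $\tau$, we have $\hat R_0=0$. Since $S$ is real and even, $s_k=s_{-k}\in\mathbb{R}$.

\emph{The bounds $0\le\hat R_k\le g_k$.} Fix $\tau$ and $k\ne0$, and let $h=e_k$ and $u=\int R^\tau(\cdot,y)h(y)\,dy$. Consider one cell. In two dimensions the Dirichlet Green function is invariant under scaling, so that of the cell is $G_Q(\tilde x,\tilde y)$. The solution with right side $1$ in the cell is $v_{\mathrm{cell}}(x)=m^{-2}v(\tilde x)$. Thus on the cell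
\[
u(x)=\int_{\mathrm{cell}}G_Q(\tilde x,\tilde y)h(y)\,dy-a\,v_{\mathrm{cell}}(x)
\]
for a constant $a$ depending on the cell. Hence $u\in H_0^1(\mathrm{cell})$ and $-\Delta u=h-a$ weakly. Moreover $\int_{\mathrm{cell}}u=0$, by Fubini's theorem, the symmetry of $r$ and $\int_Qr(x,\cdot)=0$. Testing the equation with $u$ itself, the constant drops out: $\int_{\mathrm{cell}}|\nabla u|^2=\int_{\mathrm{cell}}h\bar u$. On each cell $u$ is an $H^1$-limit of smooth functions with compact support in the interior; extending these by zero and summing over the cells shows that $u\in H^1(\mathbb{T})$, with gradient equal to the cellwise gradient. Therefore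
\[
\iint R^\tau(x,y)\bar h(x)h(y)\,dx\,dy=\int_{\mathbb{T}}\bar hu\,dx=\int_{\mathbb{T}}|\nabla u|^2dx\ge0 .
\]
Let $\Psi=e_k/(4\pi^2|k|^2)$, so $-\Delta\Psi=h$ and $\int|\nabla\Psi|^2dx=|\mathbb{T}|/(4\pi^2|k|^2)=|\mathbb{T}|^2g_k$. As $u\in H^1(\mathbb{T})$, we may integrate by parts on the torus: $\int|\nabla u|^2=\int h\bar u=\int\nabla\Psi\cdot\nabla\bar u$. The Cauchy--Schwarz inequality gives $\int|\nabla u|^2\le|\mathbb{T}|^2g_k$. The average over $\tau$ of the left side of the last display is $|\mathbb{T}|^2\hat R_k$. So $0\le\hat R_k\le g_k$, that is $0\le s_k\le g_k$.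

\emph{$S$ is bounded above.} Fix $y$ and let $\tau$ have law $\ell$; then $u=\tilde y$ is uniformly distributed on $Q$. Let $z\ne0$ be a small vector, $z\in m^{-1}(Q-Q)$. Two elements of $m^{-1}(Q-Q)$ that differ by a vector of $L$ are equal, since their coordinates in the basis $v_1,v_2$ differ by less than $2/m\le1$. So $y+z$ lies in the interior of the cell of $y$ exactly when $u+mz\in Q$, and then its local coordinate is $u+mz$. Thus
\[
R(z)=\frac1{|Q|}\int_Q\mathbf{1}[u+mz\in Q]\;r(u+mz,u)\,du .
\]
If $m|z|<\delta(u)$, then $u+mz\in Q$. So by \eqref{eq:r} and \eqref{eq:GQ} the integrand is at least $\frac1{2\pi}\log^+\frac{\delta(u)}{m|z|}-C_1$ in all cases, and $\log^+\ge\log$ gives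
\[
R(z)\ge\frac1{2\pi}\log\frac1{|z|}-\frac{\log m}{2\pi}+\frac1{2\pi|Q|}\int_Q\log\delta(u)\,du-C_1 .
\]
The integral is finite because $|\{u\in Q:\delta(u)<t\}|\le Ct$; this is what the average over $\tau$ buys. Hence $S\le C_m$ near $0$. Away from $0$, $G$ is bounded and $R\ge-C_1$. So $S\le C_m'$ on $\mathbb{T}\setminus\{0\}$.

\emph{Summability.} The heat kernel $p_t=\sum_ke^{-4\pi^2t|k|^2}e_k$ is nonnegative with $\int p_t\,d\ell=1$. By Parseval's identity, $\sum_ks_ke^{-4\pi^2t|k|^2}=\int Sp_t\,d\ell\le C_m'$. Since $s_k\ge0$, monotone convergence as $t\downarrow0$ gives $s_*\le C_m'$.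
\end{proof}

So $S=\sum_ks_ke_k$ almost everywhere, with an absolutely convergent series. Since $x_i-x_j$ has law $\ell$ under $\mathbb{P}$ for $i\ne j$, \eqref{eq:diag} yields almost surely
\begin{equation}\label{eq:split}
\mathcal{E}_N=\frac12\sum_{k\ne0}s_k|A_k|^2-\frac12s_*\kappa_N+\mathcal{E}_N[R],\qquad\mathcal{E}_N[R]=\int\mathcal{E}_N[R^\tau]\,\ell(d\tau).
\end{equation}

\section{Canonical interactions at small inverse temperature}\label{sec:weak}

Inside a cell we have a mean-field gas with a canonical, logarithmically singular kernel and a random number of particles. The next lemma bounds its partition function by an absolute constant. Canonicity is essential: for $w\equiv1$ the expectation below is $e^{\alpha(n-1)/2}$.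

\begin{lemma}\label{lem:weak}
Let $Y_1,Y_2,\dots$ be independent with law $\nu$, let $w$ be a real measurable canonical kernel for $\nu$, and let $\alpha>0$ satisfy $\sup_z\int e^{16\alpha|w(z,z')|}\nu(dz')\le2$. Then for all $n\ge1$
\[
\mathbb{E}\exp\Big(\pm\frac\alpha{2n}\sum_{i\ne j\le n}w(Y_i,Y_j)\Big)\le4 .
\]
\end{lemma}

\begin{proof}
The hypotheses are invariant under $w\to-w$, so take the sign $+$.

\emph{Decoupling.} Let $I\subset\{1,\dots,n\}$ be a uniformly random subset and $J$ its complement. For $i\ne j$ the event $\{i\in I,j\in J\}$ has probability $\frac14$, so $\frac\alpha{2n}\sum_{i\ne j}w(Y_i,Y_j)$ is the average over $I$ of $\frac{2\alpha}n\sum_{i\in I,j\in J}w(Y_i,Y_j)$. By Jensen's inequality it suffices to bound the exponential moment of the latter sum for fixed $I$; we may assume $I,J\ne\emptyset$. The gain is that, given $(Y_j)_{j\in J}$, this is a sum of independent variables $V(Y_i)$, $i\in I$, with $V(z)=\frac{2\alpha}n\sum_{j\in J}w(z,Y_j)$ and $\int V\,d\nu=0$.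

\emph{Integrating over $I$.} By convexity, $e^{2|V(z)|}\le\frac1n\sum_{j\in J}e^{4\alpha|w(z,Y_j)|}+1-\frac{|J|}n$, so $\int e^{2|V|}d\nu\le2$. From $e^x\le1+x+\frac{x^2}2e^{|x|}$ and the Cauchy--Schwarz inequality,
\[
\int e^Vd\nu\le1+\tfrac12\|V\|_{L^4(\nu)}^2\sqrt2\le\exp\big(\|V\|_{L^4(\nu)}^2\big).
\]
So the conditional expectation is at most $\exp(n\|V\|_{L^4(\nu)}^2)=\exp(\frac\lambda nF^2)$, where $\lambda=4\alpha^2$ and $F=\|\sum_{j\in J}w(\cdot,Y_j)\|_{L^4(\nu)}$. By canonicity $F$ is typically of size $\sqrt n$, and it has Gaussian tails on that scale.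

\emph{Integrating over $J$.} Let $\sigma=\sup_z\|w(z,\cdot)\|_{L^4(\nu)}$; if $\sigma=0$, then $F=0$. From $x^4/24\le e^x-1$ for $x\ge0$ we get $(16\alpha\sigma)^4\le24$, whence $\lambda\sigma^2\le4\sqrt{24}/256\le\frac18$. Let $l=|J|\le n$. For fixed $z$ the variables $w(z,Y_j)$ are independent and centered with fourth moment at most $\sigma^4$, so
\[
\mathbb{E}F^4=\int\mathbb{E}\Big(\sum_{j\in J}w(z,Y_j)\Big)^4\nu(dz)\le\big(l+3l(l-1)\big)\sigma^4\le3l^2\sigma^4,
\]
and $(\mathbb{E}F)^2\le\sqrt3\,l\sigma^2\le2n\sigma^2$. Changing one $Y_j$ changes $F$ by at most $2\sigma$, so (F3) gives $\mathbb{P}(F-\mathbb{E}F\ge t)\le e^{-t^2/(2n\sigma^2)}$. Since $F^2\le2(\mathbb{E}F)^2+2(F-\mathbb{E}F)_+^2$, (F4) gives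
\[
\mathbb{E}\,e^{\lambda F^2/n}\le e^{4\lambda\sigma^2}\Big(1+\frac{4\lambda\sigma^2}{1-4\lambda\sigma^2}\Big)\le2e^{1/2}\le4 .\qedhere
\]
\end{proof}

We apply the lemma cell by cell. By \eqref{eq:r},
\[
\sup_{u\in Q}\frac1{|Q|}\int_Q\big(e^{16\alpha|r(u,u')|}-1\big)du'\le\frac1{|Q|}\int_{|y|\le\operatorname{diam}Q}\Big(e^{16\alpha C_1}\Big(\frac{\operatorname{diam}Q}{|y|}\Big)^{8\alpha/\pi}-1\Big)dy,
\]
and the right side tends to $0$ as $\alpha\downarrow0$ by dominated convergence. Fix $\alpha_0=\alpha_0(L)>0$ such that the left side is at most $1$ for $0<\alpha\le\alpha_0$. Note that $\alpha_0$ does not depend on $m$. Let $n_c^\tau$ be the number of vortices in $Q_c^\tau$, and let $B$ be the event that the grid with $\tau=0$ is not overcrowded. Since $n_c^0$ is binomial with mean $N/m^2$, (F3) and a union bound give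
\begin{equation}\label{eq:B}
B=\{n_c^0\le2N/m^2\text{ for all }c\},\qquad\mathbb{P}(B^c)\le m^2e^{-2N/m^4}.
\end{equation}

\begin{lemma}\label{lem:cellbound}
If $\theta>0$ and $8\theta/m^2\le\alpha_0$, then $\mathbb{E}\big[\mathbf{1}_B\,e^{\pm\theta\mathcal{E}_N[R]}\big]\le4^{m^2}$ for all $N$.
\end{lemma}

\begin{proof}
A cell $Q_c^\tau$ is a translate of a cell of the grid $\tau=0$, so it is covered by at most four such cells. Hence $B\subset B_\tau:=\{n_c^\tau\le8N/m^2\text{ for all }c\}$ for every $\tau$. By Jensen's inequality in $\tau$ and \eqref{eq:split}, $\mathbf{1}_Be^{\pm\theta\mathcal{E}_N[R]}\le\int\mathbf{1}_{B_\tau}e^{\pm\theta\mathcal{E}_N[R^\tau]}\ell(d\tau)$. Fix $\tau$ and condition on the cell to which each vortex belongs. This determines $\mathbf{1}_{B_\tau}$. Conditionally, the pairs $(\tilde x_i,\gamma_i)$ are independent with law $\nu=(\text{uniform on }Q)\otimes P$, and $\mathcal{E}_N[R^\tau]$ is a sum of independent contributions of the cells. A cell with $n\ge1$ vortices contributes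 to the exponent $\pm\frac\alpha{2n}\sum_{i\ne j}w$, with $w=\gamma\gamma'r(u,u')$ and $\alpha=\theta n/N\le8\theta/m^2\le\alpha_0$ on $B_\tau$. The kernel $w$ is canonical for $\nu$ and $|w|\le|r|$. By Lemma~\ref{lem:weak} each of the $m^2$ cells contributes a factor at most $4$.
\end{proof}

\section{A subexponential bound}\label{sec:subexp}

On $B^c$ we only have the probability estimate \eqref{eq:B}, whose rate $2/m^4$ is small. A bound $Z_N\le C^N$ would not beat it; we need $Z_N=e^{o(N)}$. For this, an error of order $N\|G-G^M\|_{L^2}$ in the energy is affordable, provided it holds under the Gibbs measure. This requires a bound on the two-point function, which we obtain on the whole range $0<b<8\pi$; it is used again in Section~\ref{sec:failure}.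

\begin{lemma}\label{lem:crude}
Let $0<b<8\pi$.
\begin{enumerate}
\item[(i)] $\mathbb{E}\exp\big(\frac b{2N}\sum_{i\ne j}|W_{ij}|\big)\le\Gamma(b/2)^{N-1}$. The function $\Phi_N(c)=\log\mathbb{E}e^{c\mathcal{E}_N}$ is smooth, convex and nonnegative on $(-8\pi,8\pi)$, $\Phi_N(0)=0$, and $\Phi_N'(c)=\mathbb{E}_{\mu_{-c,N}}\mathcal{E}_N$.
\item[(ii)] There are $N_0(b)$ and $C$ such that for $N\ge N_0(b)$ the density $u_N$ of the law of $(z_1,z_2)$ under $\mu_{-b,N}$ with respect to $\rho_0^{\otimes2}$ satisfies $u_N\le Ce^{\frac bN|G(x_1-x_2)|}$.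
\item[(iii)] There is $C$, independent of $M$, such that $\big|\mathbb{E}_{\mu_{-b,N}}\mathcal{E}_N[G-G^M]\big|\le CN\|G-G^M\|_{L^2(\ell)}$ for all $M$ and $N\ge N_0(b)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) Let $Y_i=\frac b2\sum_{j\ne i}|W_{ij}|$. By H\"older's inequality with $N$ exponents equal to $N$, exchangeability, and independence of the $z_j$ given $z_1$,
\[
\mathbb{E}\prod_ie^{Y_i/N}\le\prod_i\big(\mathbb{E}e^{Y_i}\big)^{1/N}=\mathbb{E}e^{Y_1}\le\Gamma(b/2)^{N-1},
\]
which is finite by \eqref{eq:Gamma} since $b/2<4\pi$. Thus $\mathbb{E}e^{c|\mathcal{E}_N|}<\infty$ for all $c<8\pi$, and $c\mapsto\mathbb{E}e^{c\mathcal{E}_N}$ may be differentiated under the expectation any number of times by dominated convergence. Convexity of $\Phi_N$ is H\"older's inequality, and $\Phi_N\ge0$ because $Z_{\beta,N}\ge1$.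

(ii) The idea is to detach two vortices by H\"older's inequality at the price of raising the inverse temperature of the others by $O(1/N)$; this costs $O(1)$ because $\Phi_N'=O(N)$. Let $b<b_1<b_2<8\pi$. By convexity, $\Phi_N\geq 0$ and (i), $\Phi_N'(b_1)\le\Phi_N(b_2)/(b_2-b_1)\le CN$. Let $p=N/(N-4)$, with $N\ge8$ so large that $pb\le b_1$; the conjugate exponent is $N/4$. Let $\mathbb{E}'$ denote integration over $z_3,\dots,z_N$, and $\mathcal{E}_N'=\frac1{2N}\sum_{3\le i\ne j}W_{ij}$. Then
\begin{align*}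
u_N&=\frac{e^{\frac bNW_{12}}}{Z_N(b)}\,\mathbb{E}'\Big[e^{\frac bN\sum_{j\ge3}(W_{1j}+W_{2j})}\,e^{b\mathcal{E}_N'}\Big]\\
&\le\frac{e^{\frac bNW_{12}}}{Z_N(b)}\prod_{j\ge3}\Big(\mathbb{E}'e^{\frac b4(W_{1j}+W_{2j})}\Big)^{4/N}\Big(\mathbb{E}\,e^{pb\mathcal{E}_N'}\Big)^{1/p}.
\end{align*}
By the Cauchy--Schwarz inequality each $\mathbb{E}'e^{\frac b4(W_{1j}+W_{2j})}$ is at most $\Gamma(b/2)$, so the product is at most $\Gamma(b/2)^4$. By canonicity $\mathbb{E}[\mathcal{E}_N\,|\,z_3,\dots,z_N]=\mathcal{E}_N'$, so the conditional Jensen inequality gives $\mathbb{E}e^{pb\mathcal{E}_N'}\le Z_N(pb)$, and $Z_N(pb)^{1/p}\le Z_N(pb)$ as $Z_N\ge1$. Finally, since $\Phi_N'$ is nondecreasing,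
\[
\log\frac{Z_N(pb)}{Z_N(b)}\le(p-1)b\,\Phi_N'(b_1)\le\frac{4b}{N-4}\,CN\le C .
\]

(iii) By exchangeability the expectation equals $\frac{N-1}2\int\gamma_1\gamma_2(G-G^M)(x_1-x_2)\,u_N\,d\rho_0^{\otimes2}$. By (ii) and the Cauchy--Schwarz inequality, the integral is at most $C\,\Gamma(2b/N)^{1/2}\|G-G^M\|_{L^2(\ell)}$ in absolute value, and $2b/N\le2\pi$.
\end{proof}

\begin{lemma}\label{lem:subexp}
For $0<b<b_c$, $\limsup_{N\to\infty}\frac1N\log Z_N(b)\le0$.
\end{lemma}

\begin{proof}
Here $b<8\pi$ by \eqref{eq:range}, so Lemma~\ref{lem:crude} applies. By Jensen's inequality under $\mu=\mu_{-b,N}$,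
\[
\mathbb{E}\,e^{b\mathcal{E}_N[G^M]}=Z_N(b)\,\mathbb{E}_\mu e^{-b\mathcal{E}_N[G-G^M]}\ge Z_N(b)\exp\big(-b\,\mathbb{E}_\mu\mathcal{E}_N[G-G^M]\big).
\]
By \eqref{eq:diag}, $\mathcal{E}_N[G^M]\le\frac12\sum_{0<|k|\le M}g_k|A_k|^2$, so the left side is at most a constant $C(M)$ by Lemma~\ref{lem:modes}. With Lemma~\ref{lem:crude}(iii), $\log Z_N(b)\le\log C(M)+CN\|G-G^M\|_{L^2(\ell)}$ for $N\ge N_0(b)$. Divide by $N$, let $N\to\infty$ and then $M\to\infty$.
\end{proof}

\section{The uniform bound and the proof of Theorem~\ref{thm:A}}\label{sec:uniform}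

\begin{proposition}\label{prop:uniform}
For every $b\in(0,b_c)$, $\sup_{N\ge1}Z_N(b)<\infty$.
\end{proposition}

\begin{proof}
Each $Z_N(b)$ is finite by Lemma~\ref{lem:crude}(i), so only large $N$ matter. The parameters are chosen in this order: $b'\in(b,b_c)$; $p>1$ with $pb<b'$; $q$ with $\frac1p+\frac2q=1$; $m\ge2$ with $8qb/m^2\le\alpha_0$, which fixes $R$, $S$ and $B$; and $M\ge0$ such that $\sigma_M=\sum_{|k|>M}s_k$ satisfies $qb\,\sigma_M\le\frac14$, which is possible by Lemma~\ref{lem:S}.

\emph{On $B$.} Drop the nonpositive term $-\frac12s_*\kappa_N$ in \eqref{eq:split}. By H\"older's inequality, $\mathbb{E}[\mathbf{1}_Be^{b\mathcal{E}_N}]$ is at most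
\[
\Big(\mathbb{E}\,e^{\frac{pb}2\sum_{0<|k|\le M}s_k|A_k|^2}\Big)^{\frac1p}\Big(\mathbb{E}\,e^{\frac{qb}2\sum_{|k|>M}s_k|A_k|^2}\Big)^{\frac1q}\Big(\mathbb{E}\big[\mathbf{1}_Be^{qb\mathcal{E}_N[R]}\big]\Big)^{\frac1q}.
\]
The first factor is bounded in $N$ by Lemma~\ref{lem:modes}, since $0\le s_k=s_{-k}\le g_k$ and $pb<b'<b_c$. The third is at most $4^{m^2/q}$ by Lemma~\ref{lem:cellbound} with $\theta=qb$. The second is $1$ if $\sigma_M=0$. Otherwise Jensen's inequality with the weights $s_k/\sigma_M$ bounds the expectation by $\sup_{k\ne0}\mathbb{E}e^{\frac18|A_k|^2}$, and by the Cauchy--Schwarz inequality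
\[
\mathbb{E}\,e^{\frac18|A_k|^2}\le\Big(\mathbb{E}\,e^{\frac14(\operatorname{Re}A_k)^2}\Big)^{1/2}\Big(\mathbb{E}\,e^{\frac14(\operatorname{Im}A_k)^2}\Big)^{1/2}.
\]
Both $\sqrt N\operatorname{Re}A_k$ and $\sqrt N\operatorname{Im}A_k$ are sums of $N$ independent centered variables in $[-1,1]$. So (F3) gives $\mathbb{P}(|\operatorname{Re}A_k|\ge t)\le2e^{-t^2/2}$ and the same for $\operatorname{Im}A_k$, and by (F4) each expectation on the right is at most $3$. Hence $\mathbb{E}[\mathbf{1}_Be^{b\mathcal{E}_N}]\le C$.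

\emph{On $B^c$.} By H\"older's inequality, Lemma~\ref{lem:subexp} at $b'$ and \eqref{eq:B},
\[
\mathbb{E}\big[\mathbf{1}_{B^c}e^{b\mathcal{E}_N}\big]\le Z_N(b')^{b/b'}\,\mathbb{P}(B^c)^{1-b/b'}\le e^{o(N)-cN}\to0,\qquad c=\frac{2(1-b/b')}{m^4}>0 .\qedhere
\]
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Let $\beta=-b\in(\beta_c,0)$, choose $b<b'<b''<b_c$ and $\lambda=b'/b$. By Lemma~\ref{lem:dual} at $b''$, $-\lambda\beta\kappa g_k=b'\kappa g_k\le b'/b''<1$. By Proposition~\ref{prop:uniform}, $Z_{\lambda\beta,N}=Z_N(b')$ is bounded. Proposition~\ref{prop:reduction} applies.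
\end{proof}

Every use of H\"older's inequality above consumes some of the room between $b$ and $b_c$. At $b=b_c$ there is none, and the argument gives nothing there.

\section{Nonnegative inverse temperature}\label{sec:positive}

For $\beta\ge0$ the first hypothesis of Proposition~\ref{prop:reduction} is automatic, and for $\beta=0$ so is the second. Taking $\lambda=2$, Theorem~\ref{thm:B}(a) follows once $\sup_{N\ge N_0(\beta)}Z_{\beta,N}<\infty$ for every $\beta>0$. On $B$ this is easier than before, because the long-range part of \eqref{eq:split} now has the good sign. On $B^c$ we again need a subexponential bound, now for arbitrarily large $\beta$, where Lemma~\ref{lem:crude} is not available. The danger is the attraction between vortices of opposite sign. It is controlled by the positivity of the quadratic form of $G$, applied after each vortex is smeared over a circle; the mean value property makes the smearing almost free as long as the disks are disjoint, so the radii are tied to the nearest-neighbor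 distances.

\begin{lemma}\label{lem:poly}
For $\beta>0$ and $N\ge\max(2,\beta/(2\pi))$, $Z_{\beta,N}\le C\,(CN)^{\beta/(2\pi)}$ with $C=C(\beta,\mathbb{T})$.
\end{lemma}

\begin{proof}
\emph{A lower bound on the energy.} Let the $x_i$ be distinct, $d_i=\min_{j\ne i}d(x_i,x_j)$ and $r_i=\min(d_i/2,r_0)$. Let $D_i$ be the open disk of radius $r_i$ about $x_i$, $\eta_i$ the uniform probability measure on $\partial D_i$, and $\Pi_i(y)=\int G(x-y)\,\eta_i(dx)$. Since $r_i+r_j\le d(x_i,x_j)$, the closed disk $\bar D_j$ does not meet $D_i$ for $i\ne j$. The average of $\log|x-y|$ over the circle $|x-x_i|=r_i$ is $\log\max(|y-x_i|,r_i)$. So for $|y-x_i|<2r_0$,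
\[
\Pi_i(y)=-\frac1{2\pi}\log\max(|y-x_i|,r_i)+\int h_0(x-y)\,\eta_i(dx).
\]
This shows that $\Pi_i$ is continuous on $\mathbb{T}$, and that $\iint G\,d\eta_i\,d\eta_i\le\frac1{2\pi}\log\frac1{r_i}+C$ with $C=\sup_{|z|\le2r_0}|h_0|$. If $F$ is smooth near a closed disk of radius $r$ and center $x_0$ and $\Delta F=|\mathbb{T}|^{-1}$ there, then $F-|x-x_0|^2/(4|\mathbb{T}|)$ is harmonic, so the average of $F$ over the boundary circle is $F(x_0)+r^2/(4|\mathbb{T}|)$. Hence $\Pi_i(y)=G(x_i-y)+r_i^2/(4|\mathbb{T}|)$ for $y\notin\bar D_i$, and by continuity for $y\notin D_i$. Averaging over $\partial D_j$ and using the same formula once more, which is allowed since $x_i\notin\bar D_j$,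
\[
\iint G\,d\eta_i\,d\eta_j=G(x_i-x_j)+\frac{r_i^2+r_j^2}{4|\mathbb{T}|}\qquad(i\ne j).
\]
Let $\eta=\sum_i\gamma_i\eta_i$, $\hat\eta_k=\int\bar e_k\,d\eta$ and $\Pi=\sum_i\gamma_i\Pi_i$, whose Fourier coefficients are $g_k\hat\eta_k$ for $k\neq0$ and $0$ for $k=0$. As $\Pi$ is continuous, its heat evolution $\sum_{k\ne0}e^{-4\pi^2t|k|^2}g_k\hat\eta_ke_k$ converges to it uniformly as $t\downarrow0$. Integrating against $\eta$,
\[
\iint G\,d\eta\,d\eta=\lim_{t\downarrow0}\sum_{k\ne0}g_ke^{-4\pi^2t|k|^2}|\hat\eta_k|^2\ge0 .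
\]
Expand the left side and use $|\gamma_i|\le1$, $\log\frac1{r_i}\ge0$ and $\sum_i\pi r_i^2\le|\mathbb{T}|$, which holds because the disks are disjoint:
\[
-\sum_{i\ne j}W_{ij}\le\sum_i\Big(\frac1{2\pi}\log\frac1{r_i}+C\Big)+\frac N{2|\mathbb{T}|}\sum_ir_i^2\le\frac1{2\pi}\sum_i\log\frac1{r_i}+CN .
\]
Since $r_i\ge cd_i$ with $c=\min(\frac12,r_0/\operatorname{diam}\mathbb{T})$, we get $e^{-\beta\mathcal{E}_N}\le C\prod_id_i^{-\beta/(4\pi N)}$. For $N\ge\beta/(2\pi)$ the function $y\mapsto y^{\beta/(2\pi N)}$ is concave, so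
\begin{equation}\label{eq:nn}
Z_{\beta,N}\le C\Big(\mathbb{E}\prod_id_i^{-1/2}\Big)^{\beta/(2\pi N)}.
\end{equation}

\emph{Nearest-neighbor graphs.} Almost surely all distances $d(x_i,x_j)$, $i<j$, are different: for two different pairs, condition on all points except one that occurs in only one pair, and note that the level sets of $d(\cdot,y)$ lie in countable unions of circles. Let $\chi(i)$ be the index of the nearest neighbor of $x_i$. Then $d_{\chi(i)}\le d(x_{\chi(i)},x_i)=d_i$, so $d_i$ is constant along a cycle of $\chi$. For $i$ on a cycle this forces $\{i,\chi(i)\}=\{\chi(i),\chi^2(i)\}$, so all cycles have length $2$. Therefore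
\[
\prod_id_i^{-1/2}\le\sum_\chi\prod_id(x_i,x_{\chi(i)})^{-1/2},
\]
where the sum is over all maps $\chi$ of $\{1,\dots,N\}$ to itself whose cycles all have length $2$. Fix such a $\chi$. If $i$ is not in the image of $\chi$, the point $x_i$ occurs in one factor only, and integrating it gives $\int d(x,0)^{-1/2}\ell(dx)$. Remove $i$ and repeat. The process stops when $\chi$ is onto on the remaining indices, hence a permutation of them, hence a product of $2$-cycles; each of these gives $\int d(x,0)^{-1}\ell(dx)$. Both integrals are finite in two dimensions. So each term has expectation at most $C^N$, there are at most $N^N$ terms, and \eqref{eq:nn} gives the claim.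
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}(a)]
Let $\beta>0$ and take $m\ge2$ with $8\beta/m^2\le\alpha_0$. By \eqref{eq:split}, $s_k\ge0$ and $\kappa_N\le1$, we have $-\beta\mathcal{E}_N\le\frac\beta2s_*-\beta\mathcal{E}_N[R]$. Lemma~\ref{lem:cellbound} gives $\mathbb{E}[\mathbf{1}_Be^{-\beta\mathcal{E}_N}]\le e^{\beta s_*/2}4^{m^2}$. By the Cauchy--Schwarz inequality, Lemma~\ref{lem:poly} at $2\beta$ and \eqref{eq:B}, $\mathbb{E}[\mathbf{1}_{B^c}e^{-\beta\mathcal{E}_N}]\le Z_{2\beta,N}^{1/2}\mathbb{P}(B^c)^{1/2}$, which is finite for $N\ge\max(2,\beta/\pi)$ and tends to $0$. Thus $Z_{\beta,N}$ is bounded for $N\ge N_0(\beta)$, for every $\beta>0$, and Proposition~\ref{prop:reduction} applies with $\lambda=2$.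
\end{proof}

\section{Failure below the critical value}\label{sec:failure}

Below $\beta_c$ some state has negative free energy. This makes $Z_N$ grow exponentially, hence the mean energy grow linearly in $N$. By the two-point bound a positive part of this energy sits in finitely many modes, and one of them must then be of order $\sqrt N$ instead of order one.

\begin{proof}[Proof of Theorem~\ref{thm:B}(b)]
Let $b=-\beta\in(b_c,8\pi)$ and $\mu=\mu_{-b,N}$.

\emph{A state of negative free energy.} By the definition of $\beta_c$ there are $b''\in(0,b)$ and $\rho\ne\rho_0$ with $\mathcal{F}_{-b''}(\rho)\le\mathcal{F}_{-b''}(\rho_0)=0$. Then $0<H(\rho)<\infty$, so $\mathcal{E}(\rho)\ge H(\rho)/b''>0$ and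
\begin{equation}\label{eq:strict}
\mathcal{F}_{-b}(\rho)=\mathcal{F}_{-b''}(\rho)-(b-b'')\mathcal{E}(\rho)<0 .
\end{equation}

\emph{Linear growth of the energy.} By \eqref{eq:integrable}, $\mathcal{E}_N$ is integrable under $\rho^{\otimes N}$, with mean $(N-1)\mathcal{E}(\rho)$. By (F1),
\begin{equation}\label{eq:lower}
\Phi_N(b)\ge b(N-1)\mathcal{E}(\rho)-NH(\rho)=-N\mathcal{F}_{-b}(\rho)-b\,\mathcal{E}(\rho).
\end{equation}
So $\Phi_N(b)\ge cN$ for large $N$, with $c>0$. By Lemma~\ref{lem:crude}(i), convexity and $\Phi_N(0)=0$ give $\mathbb{E}_\mu\mathcal{E}_N=\Phi_N'(b)\ge\Phi_N(b)/b\ge cN/b$.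

\emph{A macroscopic mode.} Since $b<8\pi$, Lemma~\ref{lem:crude}(iii) provides $M$ such that $\mathbb{E}_\mu\mathcal{E}_N[G^M]\ge cN/(2b)$ for all large $N$. By \eqref{eq:diag}, $\mathcal{E}_N[G^M]\le\frac12\sum_{0<|k|\le M}g_k|A_k|^2$. Hence
\[
\sum_{0<|k|\le M}g_k\,\mathbb{E}_\mu\frac{|A_k|^2}N\ge\frac cb .
\]
The sum is finite, so there are a fixed $k$ and $c'>0$ with $\mathbb{E}_\mu|A_k|^2/N\ge c'$ for infinitely many $N$. Since $Y=|A_k|^2/N\in[0,1]$, we have $c'\le\mathbb{E}_\mu Y\le\frac{c'}2+\mu(Y\ge\frac{c'}2)$, that is $\mu\big(|A_k|\ge\sqrt{c'N/2}\big)\ge c'/2$ for these $N$. So $A_k$ is not tight. The functions $\gamma\cos(2\pi k\cdot x)$ and $\gamma\sin(2\pi k\cdot x)$ have $\rho_0$-mean zero, and their fluctuations $X_N$ are $\operatorname{Re}A_k$ and $\operatorname{Im}A_k$. At least one of them is not tight.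
\end{proof}

\begin{remark}\label{rem:negative}
The inequality $\beta_c<0$ in \eqref{eq:range} follows from the same computations. Choose $\alpha>0$ with $\Gamma(16\alpha)\le2$, which is possible since $\Gamma(c)\to1$ as $c\downarrow0$. Lemma~\ref{lem:weak} with $w=\gamma\gamma'G$ gives $\Phi_N(\alpha)\le\log4$ for all $N$. Inequality \eqref{eq:lower} holds at $b=\alpha$ for every $\rho$ of finite entropy; dividing it by $N$ and letting $N\to\infty$ gives $\mathcal{F}_{-\alpha}\ge0$. If $0<b''<\alpha$ and $\rho\ne\rho_0$ had $\mathcal{F}_{-b''}(\rho)\le0$, then \eqref{eq:strict} would give $\mathcal{F}_{-\alpha}(\rho)<0$. Hence $\beta_c\le-\alpha$.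
\end{remark}

\begin{thebibliography}{9}

\bibitem{billingsley}
Billingsley, \emph{Convergence of Probability Measures}.

\bibitem{posed}
\emph{Global dynamics of a staged progression model for infectious diseases},
\texttt{http://aimspress.com/article/10.3934/mbe.2006.3.513/pdf},
doi:10.3934/mbe.2006.3.513/pdf.

\end{thebibliography}
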